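# Overlapping rows in commutative multiplication tables

## Abelian groups, where every row is a permutation

Let $G$ be a finite abelian group of order $n\ge 4$, written multiplicatively, and let $a\ne b$ be two of its elements. For each $x\in G$ there is exactly one $y\in G$ with $ax=by$, namely $y=b^{-1}ax$, and $x\mapsto y$ is a bijection of $G$. Suppose we also want $x$ and $y$ to avoid the two elements $a,b$. This forbids $x=a$ and $x=b$. It also forbids $y=a$, which happens only for $x=b$, and $y=b$, which happens only for $x=a^{-1}b^2$. So at most three values of $x$ are lost, and we obtain $m\ge n-3$ distinct elements $x_1,\dots,x_m$ and distinct elements $y_1,\dots,y_m$, all in $G\setminus\{a,b\}$, with $ax_i=by_i$ for every $i$. Note that $n-3\ge\lfloor (n-1)/2\rfloor$: for $n=4$ both sides are $1$, and for $n\ge5$ we have $n-3\ge (n-1)/2$.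

What changes in a general commutative semigroup, that is, a set with an associative commutative multiplication? In a group, row $a$ of the multiplication table is a permutation of the whole set, so any two rows contain the same elements equally often. In a semigroup a row may repeat some elements many times and miss most of the others, and two rows may live on nearly disjoint sets. The following conjecture (posed at https://mathoverflow.net/posts/480381/revisions) says that this cannot happen for all pairs of rows at once. The order of a semigroup is its number of elements.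

**Conjecture.** Given any commutative semigroup $S$ of order $n\ge4$, there exist $a,b\in S$ with $a\neq b$, an integer $m\ge\lfloor (n-1)/2\rfloor$, and two $m$-element subsets $X=\{x_1,\dots,x_m\}$ and $Y=\{y_1,\dots,y_m\}$ of $S\setminus\{a,b\}$ such that $ax_i=by_i$ for $i=1,\dots,m$. (The sets $X$ and $Y$ need not be disjoint, and may be equal.)

We shall see that the conjecture is false. It fails for some commutative semigroup of every sufficiently large order, and $\lfloor(n-1)/2\rfloor$ cannot even be replaced by $\varepsilon n$ for any $\varepsilon>0$.

Three more cases can be done by hand. If all products equal one fixed element, any $a\ne b$ and $X=Y=S\setminus\{a,b\}$ give $m=n-2$. If $S=\{1,\dots,n\}$ with $xy=\min(x,y)$, take $a=n-1$, $b=n$: for $x\le n-2$ we have $ax=x=bx$, so again $m=n-2$. The third case is more instructive. Let $S$ be the set of all subsets of $\{1,\dots,k\}$ with the operation $\cup$, where $k\ge2$, so $n=2^k$. With $a=\{i\}$ and $b=\emptyset$, every set $x\ni i$ satisfies $a\cup x=x=b\cup x$, so $X=Y=\{x: i\in x,\ x\ne\{i\}\}$ gives $m=2^{k-1}-1=\lfloor (n-1)/2\rfloor$. No choice does better.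 Given $a\neq b$, we may interchange $a$ with $b$ and $X$ with $Y$, so suppose $i\in a\setminus b$. Then $i\in a\cup x_k=b\cup y_k$ forces $i\in y_k$, and $y_k\ne a$, so $m\le 2^{k-1}-1$. Thus the number in the conjecture is attained with equality for these semigroups.

## Counting the overlap of two rows

The sets $X,Y$ are awkward to carry around, so we replace them by a count. Let $S$ be a commutative semigroup of order $n\ge2$.

**Definition.** For $a,b,c\in S$ put
$$f_a(c)=\#\{x\in S: ax=c\},\qquad \omega(a,b)=\sum_{c\in S}\min(f_a(c),f_b(c)),\qquad \omega^*(S)=\max_{a\ne b}\omega(a,b),$$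
and $f_a(T)=\sum_{c\in T}f_a(c)=\#\{x: ax\in T\}$ for $T\subseteq S$. Let $M(S)$ be the largest $m\ge0$ for which $a\ne b$ and $X,Y$ as in the conjecture exist, and let $\mu(n)$ be the minimum of $M(S)$ over all commutative semigroups $S$ of order $n$.

So $f_a(c)$ says how often $c$ occurs in row $a$, and $\omega(a,b)$ is the size of the common part of rows $a$ and $b$, counted with multiplicity. In a group $\omega(a,b)=n$ for all $a,b$. In the subset example, row $\emptyset$ contains every set once, and row $\{i\}$ contains every set with $i$ twice and no others, so $\omega(\{i\},\emptyset)=2^{k-1}=n/2$. The conjecture says that $\mu(n)\ge\lfloor (n-1)/2\rfloor$ for all $n\ge4$. We need three elementary facts: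
$$M(S)\le\omega^*(S),\tag{1}$$
$$\omega(a,b)\le n-\big(f_a(T)-f_b(T)\big)\quad\text{for every }T\subseteq S,\tag{2}$$
$$M(S)\ge\omega^*(S)-4.\tag{3}$$

*Proof of (1).* Let $ax_i=by_i$ for $i\le m$, with distinct $x_i$ and distinct $y_i$. For each $c$, the indices with $ax_i=by_i=c$ number at most $f_a(c)$, because the $x_i$ are distinct, and at most $f_b(c)$, because the $y_i$ are distinct. Sum over $c$ to get $m\le\omega(a,b)$.

*Proof of (2).* Write $r^+=\max(r,0)$. Since $\min(p,q)=p-(p-q)^+$ and $\sum_cf_a(c)=n$,
$$\omega(a,b)=n-\sum_{c\in S}(f_a(c)-f_b(c))^+ ,$$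
and $\sum_{c\in S}(f_a(c)-f_b(c))^+\ge\sum_{c\in T}(f_a(c)-f_b(c))=f_a(T)-f_b(T)$.

*Proof of (3).* Choose $a\neq b$ with $\omega(a,b)=\omega^*(S)$. Let $f_a'(c),f_b'(c)$ be the counts with $x$ restricted to $S\setminus\{a,b\}$. For each $c$ choose $\min(f'_a(c),f'_b(c))$ elements $x\in S\setminus\{a,b\}$ with $ax=c$ and equally many $y\in S\setminus\{a,b\}$ with $by=c$, and pair them. Elements chosen for different $c$ differ, so this gives admissible $X,Y$ with $m=\sum_c\min(f'_a(c),f'_b(c))$. Passing from $f$ to $f'$ removes two entries from each of the two rows, so the sum of minima drops by at most $4$.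

By (1) and (3), up to an error of $4$ the question is how small $\omega^*(S)$ can be. To disprove the conjecture we need a table in which every two rows have a small common part. Fact (2) is the tool for showing this: exhibit a set $T$ that row $a$ hits often and row $b$ hits rarely.

## Semilattices and Frankl's conjecture

Groups are as far as possible from a counterexample. The opposite extreme is a semilattice.

**Definition.** A semilattice is a commutative semigroup in which $xx=x$ for all $x$. A union-closed family, that is, a family $\mathcal F$ of sets with $A\cup B\in\mathcal F$ for all $A,B\in\mathcal F$, is a semilattice under $\cup$.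

Frankl's union-closed sets conjecture states: *every finite union-closed family $\mathcal F$ with a nonempty member has a point lying in at least $|\mathcal F|/2$ members.* The argument for subsets of $\{1,\dots,k\}$ already suggests a link.

**Theorem 1.** The conjecture restricted to finite semilattices is equivalent to Frankl's union-closed sets conjecture.

**Step 1: the semilattice case implies Frankl's conjecture.** The purpose is to read off a frequent point from the pair $a\ne b$. Let $|\mathcal F|=n$. If $n\le2$, any point of the largest member (the union of all members, which is nonempty) lies in at least one member, and $1\ge n/2$. If $n=3$, let $W$ be the largest member; of the other two members at least one, say $V$, is nonempty, and any point of $V$ lies in $V$ and in $W$, while $2\ge 3/2$. If $n\ge4$, apply the conjecture to $(\mathcal F,\cup)$ to get $A\ne B$, $X=\{x_k\}$, $Y=\{y_k\}$. Interchanging the roles of $(A,X)$ and $(B,Y)$ if necessary, choose $i\in A\setminus B$. From $i\in A\cup x_k=B\cup y_k$ and $i\notin B$ we get $i\in y_k$ for every $k$. Also $i\in A$ and $A\notin Y$. So at least $m+1\ge\lfloor\frac{n-1}2\rfloor+1\ge\frac n2$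 members contain $i$.

**Step 2: a semilattice as a family of sets.** For the converse we turn a semilattice $S$ of order $n\ge4$ into a union-closed family with $n$ members. Put $x\le y$ if and only if $xy=x$. This is a partial order in which $xy$ is the greatest lower bound of $x$ and $y$; the product of all elements is its least element $0$. Let $\mathrm{JI}$ be the set of $j\ne0$ such that $\{x: x<j\}$ has a greatest element, denoted $j_*$. For $s\in S$ let
$$F(s)=\{j\in\mathrm{JI}: j\not\le s\}.$$
Since $j\le st$ holds exactly when $j\le s$ and $j\le t$, we have $F(st)=F(s)\cup F(t)$.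

The map $F$ is injective. Indeed, let $s\ne t$; by symmetry we may assume $s\not\le t$. The set $\{x\le s: x\not\le t\}$ contains $s$; let $j$ be a minimal element of it. Then $j\ne0$ because $0\le t$. Every $x<j$ satisfies $x\le s$, so by minimality $x\le t$, and therefore $x\le jt$. Moreover $jt\le j$, and $jt\ne j$ because $j\not\le t$. Hence $jt$ is the greatest element of $\{x:x<j\}$, so $j\in\mathrm{JI}$. As $j\le s$ and $j\not\le t$, we get $j\in F(t)\setminus F(s)$.

So $\{F(s):s\in S\}$ is a union-closed family of exactly $n$ sets, and at least one of them is nonempty.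

**Step 3: Frankl's conjecture implies the semilattice case.** Now we turn a frequent point into a pair $a,b$. By Frankl's conjecture some point $j$, necessarily in $\mathrm{JI}$, lies in at least $n/2$ of the sets $F(s)$. That is, $\uparrow\! j=\{s: j\le s\}$ has at most $n/2$ elements. Put
$$a=j_*,\qquad b=j,\qquad X=Y=S\setminus(\uparrow\! j\cup\{j_*\}),\qquad y_k=x_k.$$
Neither $a$ nor $b$ lies in $X$. For $x\notin\uparrow\! j$ we have $jx\le j$ and $jx\ne j$, so $jx<j$ and hence $jx\le j_*$. Therefore $jx=j_*jx=j_*x$, using $j_*j=j_*$. Finally, $j_*\notin\uparrow\! j$, so $|X|=n-|{\uparrow} j|-1\ge\lceil n/2\rceil-1=\lfloor\frac{n-1}2\rfloor$. $\blacksquare$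

So a counterexample among semilattices is the same as a counterexample to Frankl's conjecture, which we do not settle here. We need semigroups that are neither groups nor semilattices, and the natural thing is to mix the two.

## Semilattices of groups, and two constructions with identical rows

**Definition.** A semilattice of abelian groups is a commutative semigroup that is a disjoint union of abelian groups $A_J$, indexed by a semilattice of types $J$, such that the product of an element of type $J$ and an element of type $K$ has type $JK$. A small example: a finite field under multiplication, which is the union of the group of nonzero elements and the one-element group $\{0\}$.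

Here is why the mixture looks promising. Let the types form a union-closed family, and let $s,s'$ have types $J,J'$ with $\ell\in J\setminus J'$. Every product $sm$ has a type containing $\ell$, so $f_s(c)=0$ unless $\ell\in\text{type}(c)$. Hence
$$\omega(s,s')\le\#\{m:\ell\in\text{type}(s'm)\}=\#\{m\in S:\ell\in\text{type}(m)\},\tag{4}$$
the last equality because $\ell\notin J'$. Now the *elements* are counted, not the types. If most elements sit in a few types, and each $\ell$ belongs to few of those, then (4) is small, and Frankl's conjecture is no obstacle.

A grid provides such types. Let $t\ge2$, let $\Gamma=\{1,\dots,t\}^2$ be the set of *points*, and let $\Lambda$ be the set of the $2t$ *lines* of the grid, namely $t$ rows and $t$ columns, each containing $t$ points. For $x\in\Gamma$ let $L_x\subset\Lambda$ consist of the row and the column through $x$. Let $\mathcal J$ be the set of all $J\subseteq\Lambda$ containing at least one row and at least one column. It is closed under union, and its members of size $2$ are exactly the $t^2$ sets $L_x$. Each line belongs to only $t$ of the $t^2$ sets $L_x$, a proportion of $1/t$.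 For $t=2$, $\mathcal J$ has four members of size $2$, four of size $3$ and one of size $4$.

To concentrate the elements in the types $L_x$, let a group be attached to every line *not* in $J$. The first attempt is this. Take a finite abelian group $U$, written additively, let $A_J=\{(J,v):v\in U^{\Lambda\setminus J}\}$, and multiply by
$$(J,v)(K,w)=\big(J\cup K,\ (v+w)|_{\Lambda\setminus(J\cup K)}\big).\tag{5}$$
Each $A_{L_x}$ has $|U|^{2t-2}$ elements, while all larger types together have at most $4^t|U|^{2t-3}$, which is negligible if $|U|$ is large. So rows of different types overlap little by (4).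

The trouble is with two elements $s=(J,v)$ and $s'=(J,v')$ of the same type. Let $m=(K,u)$ run through $A_K$. Then $u$ runs through all of $U^{\Lambda\setminus K}$, so $sm$ takes each value in $A_{J\cup K}$ exactly $|U|^{|J\setminus K|}$ times, whatever $v$ is. Hence $f_s=f_{s'}$ and $\omega(s,s')=n$. The group phenomenon is back in full: row $s$ does not remember $v$.

For row $s$ to remember $v$, the image of $A_K$ in $A_{J\cup K}$ should be a proper subgroup, so that $s\,A_K$ is a coset of it depending on $v$. This must happen for the heavy types $K=L_y$. The second attempt is therefore to fix a proper nonzero subgroup $H\subset U$, allow only values in $H$ when $|J|=2$, and allow values in $U$ when $|J|\ge3$. The product (5) still makes sense, because $J\cup K=L_x$ forces $J=K=L_x$. But take $s=(L_x,v)$, $s'=(L_x,v')$ with $v\ne v'$. If $|K|\ge3$, then $sA_K$ is equidistributed over $U$-valued functions, as before. If $K=L_z$, then $sm$ is equidistributed over the $H$-valued functions on $\Lambda\setminus(L_x\cup L_z)$, because $v$ itself has values in $H$. Neither distribution depends on $v$, so again $\omega(s,s')=n$.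 The precise failure is that the difference $d=v_\ell-v'_\ell$ lies in $H$, so $v_\ell$ and $v'_\ell$ give the same coset of $H$.

This points to what is needed. Use a *different* subgroup $H_x$ for each point $x$, such that every nonzero $d\in U$ lies outside most of the $H_x$. At the same time, each $H_x$ has to be nearly as large as $U$, so that $|H_x|^{2t-2}$ still beats $4^t|U|^{2t-3}$. Hyperplanes in general position do both.

## Hyperplanes in general position over $\mathbb Z/N$

Fix integers $t\ge2$ and $N\ge2t^4$ with $\gcd(N,(t^2-1)!)=1$. Let $R=\mathbb Z/N$, $D=3t$ and $U=R^D$, with coordinates $u_0,\dots,u_{D-1}$. Choose a bijection $x\mapsto\tau_x$ from $\Gamma$ to $\{0,1,\dots,t^2-1\}$ and put (with $0^0=1$)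
$$\lambda_x:U\to R,\qquad\lambda_x(u)=\sum_{j=0}^{D-1}\tau_x^{\,j}u_j,\qquad H_x=\ker\lambda_x.$$
A toy picture: with $N=5$, $D=2$ and $\tau\in\{0,1,2\}$ the kernels are the lines $u_0=0$, $u_0+u_1=0$, $u_0+2u_1=0$ in $(\mathbb Z/5)^2$, and any two of them meet only in $0$.

For $x\ne y$ the integer $\tau_x-\tau_y$ is nonzero and has absolute value at most $t^2-1$, so it divides $(t^2-1)!$ and is a unit in $R$. Three facts follow.

**Fact (i).** $|H_x|=N^{D-1}$. The map $\lambda_x$ is onto $R$, because the coefficient of $u_0$ is $1$.

**Fact (ii).** For $y\ne z$, each value in $R$ is taken by $\lambda_y$ on $H_z$ exactly $|H_z|/N$ times. The map $(\lambda_z,\lambda_y):U\to R^2$ is onto: put $u_2=\dots=u_{D-1}=0$ and solve for $u_0,u_1$, where the determinant is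
$$\det\begin{pmatrix}1&\tau_z\\1&\tau_y\end{pmatrix}=\tau_y-\tau_z,$$
a unit. In particular each pair $(0,r)$ is attained, so the homomorphism $\lambda_y|_{H_z}$ is onto $R$, and its fibers all have the same size.

**Fact (iii).** Each $d\in U$ with $d\ne0$ lies in at most $D-1$ of the $H_x$. Suppose $d$ lay in $D$ of them, $H_{x_1},\dots,H_{x_D}$. Then the Vandermonde matrix $V=(\tau_{x_i}^{\,j})$ satisfies $Vd=0$, and $\det V=\prod_{i<k}(\tau_{x_k}-\tau_{x_i})$ is a unit. Multiplying by the adjugate of $V$ gives $(\det V)\,d=0$, so $d=0$, a contradiction.

Why $D=3t$? A heavy type now has $N^{(D-1)(2t-2)}$ elements and a type of size $3$ has $N^{D(2t-3)}$; the exponents differ by $D-(2t-2)$, so $D$ must exceed $2t-2$. On the other side, (iii) leaves up to $D-1$ useless points out of $t^2$, so $D$ must be much smaller than $t^2$. The value $3t$ satisfies both. This is also why a grid is used, with many more points than lines. If instead the types were the nonempty subsets of a $k$-element set $\Lambda$ and the heavy types its $k$ singletons, the same comparison of exponents, $(D-1)(k-1)-D(k-2)=D-(k-1)$, would require $D\ge k$.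 Then (iii) would allow $D-1\ge k-1$ bad points out of only $k$, and it would give no useful bound.

## The semigroup $S(t,N)$

For $J\in\mathcal J$ let $U_J=H_x$ if $J=L_x$ for some $x\in\Gamma$, and $U_J=U$ otherwise. Define
$$S=S(t,N)=\bigsqcup_{J\in\mathcal J}A_J,\qquad A_J=\{(J,v): v\in(U_J)^{\Lambda\setminus J}\},$$
with the product (5). We call $J$ the *type* of $(J,v)$.

**Theorem 2.** Let $t\ge2$ and $N\ge2t^4$ be integers with $\gcd(N,(t^2-1)!)=1$. There is a commutative semigroup $S=S(t,N)$ with $\omega^*(S)\le\frac4t|S|$.

Before the proof, here is how this refutes the conjecture. Take $t=9$ and the prime $N=131071=2^{17}-1$, which is at least $2\cdot9^4=13122$; being a prime larger than $80$, it is coprime to $80!$. Then $n=|S|$ is far larger than $18$, and by (1) every admissible $m$ satisfies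
$$m\le\tfrac49n<\tfrac n2-1\le\lfloor\tfrac{n-1}2\rfloor .$$
Also, given $\varepsilon>0$, a choice of $t>4/\varepsilon$ shows that $\lfloor(n-1)/2\rfloor$ cannot be replaced by $\varepsilon n$: one gets $M(S)<\varepsilon|S|$, with $|S|$ as large as we like.

**Step 1: $S$ is a commutative semigroup.** We check that (5) stays inside $S$. If $J\cup K=L_x$, then $J$ and $K$ are subsets of the two-element set $L_x$, and each has at least two elements, so $J=K=L_x$; then $v+w$ has values in the subgroup $H_x$. If $J\cup K$ is not of the form $L_x$, then $U_{J\cup K}=U$ and there is nothing to check. Commutativity is clear. Both ways of multiplying three elements $(J,v),(K,w),(L,u)$ give $\big(J\cup K\cup L,\ (v+w+u)|_{\Lambda\setminus(J\cup K\cup L)}\big)$, so the product is associative. Each $A_J$ is an abelian group with identity $(J,0)$, so $S$ is a semilattice of abelian groups.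

As an illustration, let $t=2$, $x=(1,1)$, $y=(1,2)$ in (row, column) notation. The product of $(L_x,v)$ and $(L_y,w)$ has as its type row $1$ and both columns. The only remaining line is row $2$, and the value there is $v_{\text{row }2}+w_{\text{row }2}$ with the first term in $H_x$ and the second in $H_y$. By (ii) such sums fill $U$: given $u\in U$, choose $h\in H_x$ with $\lambda_y(h)=\lambda_y(u)$, and then $u-h\in H_y$. In this case $D=6$ and $|S|=4N^{10}+4N^6+1$.

**Step 2: almost all elements have type $L_x$.** We compare the heavy types with the rest. Let
$$\alpha=|A_{L_x}|=N^{(D-1)(2t-2)},\qquad\beta=\sum_{|J|\ge3}|A_J| .$$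
By (i), $\alpha$ is the same for all $x$, and $n=|S|=t^2\alpha+\beta$. There are at most $2^{2t}=4^t$ types, and $|A_J|=N^{D(2t-|J|)}\le N^{D(2t-3)}$ when $|J|\ge3$, so $\beta\le4^tN^{D(2t-3)}$. Since
$$(3t-1)(2t-2)-3t(2t-3)=(6t^2-8t+2)-(6t^2-9t)=t+2,$$
we obtain, using $N\ge2t^4\ge32$,
$$\frac\beta\alpha\le4^tN^{-(t+2)}=\Big(\frac4N\Big)^tN^{-2}\le\frac14.\tag{6}$$

It remains to bound $\omega(s,s')$ by $4t\alpha$ for all $s\ne s'$, because $4t\alpha=\frac4t\,t^2\alpha\le\frac4tn$.

## Two rows of $S(t,N)$ share at most a proportion $4/t$

**Step 3: different types.** Here (4) suffices. Let $s,s'$ have types $J\ne J'$. Since $\omega$ is symmetric we may choose $\ell\in J\setminus J'$. By (4), $\omega(s,s')$ is at most the number of $m\in S$ whose type contains $\ell$. Exactly $t$ points lie on $\ell$, so $\ell$ belongs to exactly $t$ of the sets $L_x$, and with (6)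
$$\omega(s,s')\le t\alpha+\beta\le4t\alpha .$$

**Step 4: same type; choosing the test set.** Let $s=(J,v)$ and $s'=(J,v')$ with $v\ne v'$. We look for a set $T$ that row $s$ hits almost always and row $s'$ almost never, and then apply (2). The set $T$ should record the coset in which the $\ell$-coordinate of a product lies. Choose $\ell\in\Lambda\setminus J$ with
$$d:=v_\ell-v'_\ell\ne0 .$$
Call a point $y\in\Gamma$ *good* if $y\notin\ell$ and $d\notin H_y$. The line $\ell$ contains $t$ points, and by (iii) at most $D-1=3t-1$ points have $d\in H_y$. So the number $g$ of good points satisfies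
$$t^2-g\le t+(3t-1)=4t-1.\tag{7}$$
For good $y$ we have $\ell\notin L_y$, hence $\ell\notin J\cup L_y$, so elements of type $J\cup L_y$ do have an $\ell$-coordinate. Put
$$T_y=\{(J\cup L_y,w)\in S: w_\ell-v_\ell\in H_y\},\qquad T=\bigcup_{y\text{ good}}T_y .$$

**Step 5: row $s$ hits $T$ often.** We claim $f_s(T)\ge g\alpha$. For $y$ good and $m=(L_y,u)\in A_{L_y}$, the product $sm$ has type $J\cup L_y$ and $\ell$-coordinate $v_\ell+u_\ell$ with $u_\ell\in H_y$. So $sm\in T_y$. This holds for all $\alpha$ elements of $A_{L_y}$, and for the $g$ good points these sets are disjoint.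

**Step 6: row $s'$ hits $T$ rarely.** We claim
$$f_{s'}(T)\le\frac{t^4}N\alpha+\beta .$$
At most $\beta$ of the elements $m$ have a type of size at least $3$; they account for the term $\beta$. Now let $m=(L_z,u)$ with $s'm\in T_y$, where $y$ is good. Comparing types, $J\cup L_z=J\cup L_y\not\ni\ell$. In particular $\ell\notin L_z$, so $u_\ell$ is defined and lies in $H_z$. Comparing $\ell$-coordinates, $(v'_\ell+u_\ell)-v_\ell\in H_y$, that is,
$$u_\ell-d\in H_y .$$
If $z=y$, then $u_\ell\in H_y$, so $d\in H_y$, contradicting that $y$ is good. So $z\ne y$. It can happen that $z\ne y$ and still $J\cup L_z=J\cup L_y$, and this is where (ii) enters: the condition says $u_\ell\in H_z$ and $\lambda_y(u_\ell)=\lambda_y(d)$, which by (ii) holds for exactly $|H_z|/N$ values of $u_\ell\in H_z$. The other coordinates of $u$ are free, so for given $(y,z)$ with $\ell\notin L_z$ it holds for exactly $\alpha/N$ of the elements $m\in A_{L_z}$. There are at most $t^4$ pairs $(y,z)$.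

**Step 7: conclusion.** We insert Steps 5 and 6 into (2). By (7), $N\ge2t^4$ and $\beta\le\alpha/4$,
$$\omega(s,s')\le t^2\alpha+\beta-g\alpha+\frac{t^4}N\alpha+\beta\le(4t-1)\alpha+\tfrac12\alpha+\tfrac12\alpha=4t\alpha .$$
In both cases $\omega(s,s')\le4t\alpha\le\frac4tn$, so Theorem 2 is proved. $\blacksquare$

## Counterexamples of every large order

Theorem 2 produces only the special orders $|S(t,N)|$. To reach all large orders we choose $N$ so that $|S(t,N)|$ is slightly below $n$, and fill up with elements that barely affect $\omega^*$.

**Theorem 3.** There is a constant $C$ such that for all sufficiently large $n$,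
$$\mu(n)\le C\,n\sqrt{\frac{\log\log n}{\log n}} .$$
In particular $\mu(n)/n\to0$, and the conjecture fails for some semigroup of every sufficiently large order.

**Step 1: adjoining zeros.** This step raises the order by one at a cost of at most one in $\omega^*$. Let $S^0=S\cup\{z\}$, where $z$ is a new element and every product involving $z$ equals $z$. (For a group this adds a zero to it, as in the multiplicative semigroup of a field.) For $a\ne b$ in $S$, the only solution of $ax=z$ is $x=z$, so $f_a(z)=f_b(z)=1$, and the other counts do not change; hence $\omega(a,b)$ increases by exactly $1$. For $a\in S$, row $z$ is constantly $z$ and $f_a(z)=1$, so $\omega(a,z)=1$. Thus $\omega^*(S^0)\le\omega^*(S)+1$, and adjoining $k$ zeros one after another raises $\omega^*$ by at most $k$.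

**Step 2: the order as a polynomial.** We need to know how fast $|S(t,N)|$ grows in $N$. By the size count,
$$|S(t,N)|=P_t(N),\qquad P_t(N)=t^2N^{(3t-1)(2t-2)}+\sum_{J\in\mathcal J,\,|J|\ge3}N^{3t(2t-|J|)} .$$
This is a polynomial with nonnegative coefficients, of degree $e=(3t-1)(2t-2)=6t^2-8t+2\le6t^2$. Hence $P_t(\kappa N)\le\kappa^eP_t(N)$ for $\kappa\ge1$.

**Step 3: choosing $t$.** We take $t$ as large as $n$ allows. The function $h(t)=2t^2(2t^8)^{6t^2}$ increases to infinity. Given large $n$, let $t$ be the largest integer with $h(t)\le n$; then $t\ge2$, and $t\to\infty$ as $n\to\infty$. Since $2t^8\ge \mathrm e$, where $\mathrm e$ is the base of the natural logarithm, we have $\exp(t^2)\le n$, so $t^2\le\log n$ and $\log t\le\frac12\log\log n$. By maximality $n<h(t+1)$. Using $t+1\le t^2$, $(t+1)^2\le\frac94t^2$ and $\log2\le\log t$, all valid for $t\ge2$,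
$$\log n<\log2+2\log(t+1)+6(t+1)^2\big(\log2+8\log(t+1)\big)\le5\log t+\tfrac{27}2t^2\cdot17\log t\le235\,t^2\log t .$$
Combining the two, $\log n\le118\,t^2\log\log n$, that is,
$$t\ge c\sqrt{\frac{\log n}{\log\log n}},\qquad c=118^{-1/2}.\tag{8}$$

**Step 4: choosing $N$.** We want a prime $N$ with $P_t(N)\le n$, as large as possible. Every prime $N\ge t^8$ satisfies the hypotheses of Theorem 2: $t^8\ge2t^4$, and $N>t^2-1$ makes $N$ coprime to $(t^2-1)!$. Let $N_0$ be the least prime with $N_0\ge t^8$; by Bertrand's postulate $N_0\le2t^8$. By (6), $\beta\le\alpha\le t^2\alpha$, so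
$$P_t(N_0)=t^2\alpha+\beta\le2t^2N_0^{\,e}\le2t^2(2t^8)^{6t^2}\le n .$$
Hence there is a largest prime $N\ge N_0$ with $P_t(N)\le n$. Let $N^+$ be the next prime, so $P_t(N^+)>n$.

**Step 5: $P_t(N)$ is close to $n$.** Here a bound on gaps between primes is needed, because the exponent $e$ amplifies them. By Baker–Harman–Pintz (Proc. London Math. Soc. 83 (2001), 532–562), the interval $[x-x^{0.525},x]$ contains a prime for all large $x$. Apply this with $x=N+2N^{0.525}\le3N$; this $x$ is large because $N\ge t^8$. Since $3^{0.525}<2$, we have $x^{0.525}\le3^{0.525}N^{0.525}<2N^{0.525}$, so $x-x^{0.525}>N$. The prime in the interval is therefore larger than $N$, and $N^+\le N+2N^{0.525}$. By Step 2, with $N\ge t^8$ and $e\le6t^2$,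
$$\frac n{P_t(N)}<\frac{P_t(N^+)}{P_t(N)}\le\Big(\frac{N^+}N\Big)^e\le\big(1+2N^{-0.475}\big)^e\le\exp\big(2eN^{-0.475}\big)\le\exp\big(12\,t^{2-3.8}\big).$$
For large $n$ we have $t^{0.8}\ge24$, so $12t^{-1.8}\le\frac1{2t}$. Since $\exp(r)\le1+2r$ for $0\le r\le1$, we get
$$\frac n{P_t(N)}\le\exp\big(\tfrac1{2t}\big)\le1+\tfrac1t .$$

**Step 6: filling up.** Put $n_0=P_t(N)$ and adjoin $n-n_0\le n_0/t$ zeros to $S(t,N)$. By Theorem 2 and Step 1 the resulting commutative semigroup of order $n$ has
$$\omega^*\le\frac{4n_0}t+\frac{n_0}t\le\frac{5n}t .$$
By (1), $\mu(n)\le5n/t$, and (8) gives the theorem with $C=5\sqrt{118}$. Since $\mu(n)/n\to0$, for all large $n$ we have $\mu(n)<\lfloor(n-1)/2\rfloor$. $\blacksquare$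

## A lower bound of order $\sqrt n$ from the symmetry of the table

How small can $\mu(n)$ be? There is always some overlap, and the proof is by averaging $\omega(a,b)$ over all pairs. Associativity plays no role here; only the symmetry of the multiplication table is used.

**Theorem 4.** For every $n\ge2$, $\ \mu(n)\ge\sqrt{n/8}-\frac92$. (Only commutativity is used.)

**Step 1: one value $c$ at a time.** We rewrite the contribution of $c$ to the sum over pairs. Fix $c\in S$ and let $e=e_c=\#\{(x,y):xy=c\}$. List the numbers $f_a(c)$, $a\in S$, in decreasing order as $d_1\ge d_2\ge\dots\ge d_n$; their sum is $e$. For two indices $a<b$ we have $\min(d_a,d_b)=d_b$, and each $b$ has $b-1$ smaller indices, so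
$$\sum_{a<b}\min(d_a,d_b)=\sum_{b=1}^n(b-1)d_b .$$
This is small only if the solutions are concentrated in few rows, and symmetry will prevent that.

**Step 2: symmetry spreads the solutions.** We show that a fixed proportion of the solutions lies outside the first $\tau=\lfloor\sqrt{e/2}\rfloor$ rows. Note that $\tau\le n$, because $e\le n^2$. Consider the $n\times n$ matrix with entry $1$ where $xy=c$ and $0$ elsewhere, with rows and columns both arranged in the order of Step 1. It is symmetric, and row $b$ and column $b$ both have sum $d_b$. The first $\tau$ rows contain at most $\tau^2$ ones in the first $\tau$ columns. In the other columns they contain at most as many ones as those columns have altogether, which is $\sum_{b>\tau}d_b$. Hence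
$$\sum_{b\le\tau}d_b\le\tau^2+\sum_{b>\tau}d_b .$$
Adding $\sum_{b>\tau}d_b$ to both sides gives $e\le\tau^2+2\sum_{b>\tau}d_b$, and since $\tau^2\le e/2$,
$$\sum_{b>\tau}d_b\ge\frac{e-\tau^2}2\ge\frac e4 .$$
For $b>\tau$ we have $b-1\ge\tau$. Therefore
$$\sum_b(b-1)d_b\ge\tau\,\frac e4\ge\Big(\sqrt{\frac e2}-1\Big)\frac e4=\frac{e^{3/2}}{4\sqrt2}-\frac e4 .$$

**Step 3: summing over $c$ and averaging.** Now we collect the contributions. Since $\sum_ce_c=n^2$ over $n$ values of $c$, the mean of the $e_c$ is $n$, and convexity of $r\mapsto r^{3/2}$ gives $\sum_ce_c^{3/2}\ge n\cdot n^{3/2}=n^{5/2}$. So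
$$\sum_{\{a,b\}}\omega(a,b)\ge\frac{n^{5/2}}{4\sqrt2}-\frac{n^2}4 .$$
If the right side is positive, divide by $\binom n2\le n^2/2$: some pair satisfies
$$\omega(a,b)\ge\frac{\sqrt n}{2\sqrt2}-\frac12=\sqrt{n/8}-\frac12 .$$
If the right side is not positive, then $\sqrt{n/8}-\frac12\le0\le\omega^*(S)$. In both cases $\omega^*(S)\ge\sqrt{n/8}-\frac12$, and (3) gives $M(S)\ge\sqrt{n/8}-\frac92$. As $S$ was arbitrary, the theorem follows. $\blacksquare$

Theorems 3 and 4 together give, for all large $n$,
$$\sqrt{n/8}-\tfrac92\ \le\ \mu(n)\ \le\ C\,n\sqrt{\frac{\log\log n}{\log n}} ,$$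
and the exact growth of $\mu(n)$ is not determined here.
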